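\title{Anticommuting matrices whose squares have large total rank}

\begin{abstract}
Hrube\v{s} conjectured that $\sum_i\operatorname{rank}(M_i^2)=O(n\log n)$ for every family of pairwise anticommuting complex $n\times n$ matrices. We show that the conjecture fails by a polynomial factor: for all large $n$ there are anticommuting families with $M_i^3=0$ and $\sum_i\operatorname{rank}(M_i^2)\ge n^{1.26}$. The construction reduces the problem to finding a symmetric matrix of low rank with prescribed zeros, and finds one by combining products of Clifford generators with a polynomial in the intersection sizes of sets. We also prove the upper bound $2n^2$, a lower bound $n^{1.26}$ for cubes in place of squares, and the sharp bound $n(2\log_2n+1)$ for $n$-th powers.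
\end{abstract}

\section{Introduction}\label{sec:intro}

Complex $n\times n$ matrices $M_1,\dots,M_k$ \emph{anticommute} if $M_iM_j=-M_jM_i$ for all $i\ne j$. Nothing is assumed about the squares $M_i^2$, and no bound is placed on $k$. How large can such a family be?

Some care is needed in choosing what to measure. If $M\neq0$ and $M^2=0$, then any number of copies of $M$ anticommute, so for $n\ge2$ neither $k$ nor $\sum_i\operatorname{rank}(M_i)$ is bounded in terms of $n$. The squares are the lowest powers that discard these degenerate members. We therefore study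
\[
F(n)=\sup\Big\{\sum_{i=1}^k\operatorname{rank}(M_i^2)\;:\;k\ge1,\ M_1,\dots,M_k\in\mathbb{C}^{n\times n}\text{ anticommuting}\Big\}.
\]
The function $F$ is nondecreasing, since matrices can be padded with zero rows and columns. For invertible matrices the answer comes from the following result of Hrube\v{s}, whose short proof we include in Section~\ref{sec:upper}.

\begin{proposition}[Hrube\v{s}]\label{prop:inv}
A family of anticommuting invertible complex $N\times N$ matrices has at most $2\log_2N+1$ members. The bound is attained when $N$ is a power of $2$.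
\end{proposition}

For an invertible family the sum defining $F$ equals $kn\le n(2\log_2n+1)$: few matrices, each of full rank. At the other extreme there are families of $n-2$ nilpotent matrices whose squares have rank one (Example~\ref{ex:blocks}): many matrices, each of tiny rank. Direct sums of families add the dimensions and add the rank sums, so they preserve the bound $n(2\log_2n+1)$. All of this points to the following conjecture of Hrube\v{s}, posed in~\cite{MO}.

\begin{quote}
\textbf{Conjecture.} There is an absolute constant $C$ such that for every $n\ge2$, every $k\ge1$ and all anticommuting $M_1,\dots,M_k\in\mathbb{C}^{n\times n}$,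
\[
\sum_{i=1}^k\operatorname{rank}(M_i^2)\le C\,n\log n .
\]
\end{quote}

The conjecture is false. Write $H(p)=-p\log_2p-(1-p)\log_2(1-p)$ for the binary entropy function, $0<p<1$.

\begin{theorem}\label{thm:disproof}
There is $c>0$ such that for all sufficiently large $n$
\[
F(n)\ \ge\ c\,\frac{n^{\theta}}{\log_2n},\qquad\text{where }\ \theta=\frac{\frac12+H(1/5)}{\frac12+H(1/10)}>1.26 .
\]
In particular $F(n)\ge n^{1.26}$ for all large $n$, so no constant $C$ as in the conjecture exists.
\end{theorem}

Theorem~\ref{thm:disproof} follows from an explicit finite construction by a choice of parameters.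

\begin{theorem}\label{thm:construction}
Let $m,s$ be even integers with $2\le s\le m/2$. Put $N=2^{m/2}$, $h=s/2$ and $r=\sum_{j=0}^h\binom mj$. There are $k=\binom ms$ anticommuting matrices of size $n=N(r+2)$ with $M_i^3=0$ and $\operatorname{rank}(M_i^2)=N$ for every $i$. Hence $F(N(r+2))\ge N\binom ms$.
\end{theorem}

The last theorem describes the surroundings of the counterexample.

\begin{theorem}\label{thm:complements}
\leavevmode
\begin{enumerate}
\item[(a)] \emph{(Range of exponents.)} For every $\alpha\in(0,\frac12]$,
\[
\liminf_{n\to\infty}\frac{\log F(n)}{\log n}\ \ge\ \frac{\frac12+H(\alpha)}{\frac12+H(\alpha/2)} .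
\]
\item[(b)] \emph{(Upper bound.)} If $M_1,\dots,M_k$ are anticommuting $n\times n$ matrices with $M_i^2\ne0$ for all $i$, then $k\le2n$. Hence $F(n)\le2n^2$.
\item[(c)] \emph{(Cubes.)} For all large $n$ there are anticommuting $n\times n$ matrices with $\sum_i\operatorname{rank}(M_i^3)\ge n^{1.26}$.
\item[(d)] \emph{(High powers.)} All anticommuting $n\times n$ matrices satisfy $\sum_i\operatorname{rank}(M_i^n)\le n(2\log_2n+1)$, and equality is attained when $n$ is a power of $2$. Consequently the conjectured bound holds whenever no $M_i$ has a nilpotent Jordan block of size at least $3$.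
\end{enumerate}
\end{theorem}

The matrices of Theorem~\ref{thm:construction} satisfy $M_i^3=0\ne M_i^2$, so their largest Jordan blocks are nilpotent of size exactly $3$. Thus the conjecture fails in the first case that part~(d) leaves uncovered. Part~(b), in the form $k=O(n)$, and the $O(n\log n)$ bound in part~(d) are due to Hrube\v{s}~\cite{Hrubes}; we include short proofs. We do not determine the exact growth exponent of $F$: the results above place it between $1.26$ and $2$.

Section~\ref{sec:upper} proves the upper bounds and introduces the Clifford matrices. Section~\ref{sec:reduction} reduces the construction of nilpotent families to a rank problem, Section~\ref{sec:construction} solves that problem and proves Theorem~\ref{thm:construction}, Section~\ref{sec:growth} chooses the parameters, and Section~\ref{sec:cubes} treats cubes.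

\section{Clifford matrices and the upper bounds}\label{sec:upper}

\subsection*{Clifford matrices}
The Pauli matrices
\[
X=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad Y=\begin{pmatrix}0&-i\\i&0\end{pmatrix},\qquad Z=\begin{pmatrix}1&0\\0&-1\end{pmatrix}
\]
anticommute and have square $I$. Let $m$ be even and $N=2^{m/2}$. For $1\le l\le m/2$ put
\[
e_{2l-1}=Z^{\otimes(l-1)}\otimes X\otimes I^{\otimes(m/2-l)},\qquad e_{2l}=Z^{\otimes(l-1)}\otimes Y\otimes I^{\otimes(m/2-l)} .
\]
These are $N\times N$ matrices. Tensor products multiply factor by factor, so $e_a^2=I$, and interchanging $e_a$ and $e_b$ costs a sign for each tensor position in which their factors anticommute. There is exactly one such position when $a\ne b$. For $e_{2l-1}$ and $e_{2l}$ it is position $l$, where $X$ meets $Y$. For generators with $l<l'$ it is again position $l$, where $X$ or $Y$ meets $Z$: earlier positions carry $Z$ in both matrices, and later positions carry $I$ in the first. Hence $e_ae_b=-e_be_a$ for $a\ne b$.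

Write $[m]=\{1,\dots,m\}$. For $A=\{a_1<\dots<a_s\}\subseteq[m]$ let $e_A=e_{a_1}\cdots e_{a_s}$, an invertible matrix. Moving one generator $e_a$ past $e_B$ costs a sign for each $b\in B$ with $b\ne a$. Doing this for each $a\in A$ gives
\begin{equation}\label{eq:sign}
e_Ae_B=(-1)^{|A||B|-|A\cap B|}\,e_Be_A\qquad(A,B\subseteq[m]).
\end{equation}

\begin{proof}[Proof of Proposition~\ref{prop:inv}]
We use induction on the number $k$ of matrices; for $k\le1$ there is nothing to prove. Let $k\ge2$ and $P=M_1M_2$. Choose an eigenvalue $\lambda$ of $P$, which is nonzero because $P$ is invertible, and let $U=\ker(P-\lambda)$. Since $PM_1=-M_1P$, the invertible map $M_1$ sends $U$ into $\ker(P+\lambda)$, which meets $U$ only in $0$. So $1\le\dim U\le N/2$. The matrices $M_3,\dots,M_k$ commute with $P$, hence preserve $U$, and their restrictions to $U$ are invertible and anticommute. By induction $k-2\le2\log_2(N/2)+1$, that is, $k\le2\log_2N+1$.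

For $N=2^{m/2}$ with $m\ge2$, formula~\eqref{eq:sign} gives $e_{[m]}e_a=(-1)^{m-1}e_ae_{[m]}=-e_ae_{[m]}$, so $e_1,\dots,e_m,e_{[m]}$ are $m+1=2\log_2N+1$ anticommuting invertible matrices. For $N=1$ take the single matrix $1$.
\end{proof}

\subsection*{High powers}
To apply Proposition~\ref{prop:inv} to an arbitrary family we split the space into pieces on which every $M_i$ is either invertible or nilpotent. The $M_i$ do not commute, but their squares commute with everything in the family, and this is enough. Recall the textbook fact: if $S_1,\dots,S_k$ are commuting operators on $\mathbb{C}^n$, then $\mathbb{C}^n$ is the direct sum of the nonzero spaces among $\bigcap_i\ker(S_i-\lambda_i)^n$, $(\lambda_1,\dots,\lambda_k)\in\mathbb{C}^k$, and every operator commuting with all $S_i$ preserves each of these \emph{joint generalized eigenspaces}.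

\begin{proof}[Proof of Theorem~\ref{thm:complements}(d)]
For $i\ne j$ we have $M_i^2M_j=-M_iM_jM_i=M_jM_i^2$. So each $M_i^2$ commutes with every $M_j$, and therefore with every $M_j^2$. Let $\mathbb{C}^n=\bigoplus_tV_t$ be the decomposition into joint generalized eigenspaces of $M_1^2,\dots,M_k^2$, and let $n_t=\dim V_t$. Each $V_t$ is invariant under all $M_i$, and $M_i^2$ has a single eigenvalue on $V_t$. If it is nonzero, $M_i|_{V_t}$ is invertible; at most $2\log_2n_t+1$ indices $i$ are of this kind, by Proposition~\ref{prop:inv}, and each contributes $n_t$ to the rank sum. If it is zero, $M_i|_{V_t}$ is nilpotent, and $M_i^n$ vanishes on $V_t$ because $n\ge n_t$. Hence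
\[
\sum_i\operatorname{rank}(M_i^n)\le\sum_tn_t(2\log_2n_t+1)\le n(2\log_2n+1).
\]
When $n$ is a power of $2$, the extremal family of Proposition~\ref{prop:inv} gives equality.

A Jordan block of size $d$ with nonzero eigenvalue contributes $d$ to both $\operatorname{rank}(M^2)$ and $\operatorname{rank}(M^n)$. A nilpotent block of size $d$ contributes $\max(d-2,0)$ to the first and $0$ to the second. So $\operatorname{rank}(M^2)=\operatorname{rank}(M^n)$ exactly when $M$ has no nilpotent block of size at least $3$. If this holds for every $M_i$, then $\sum_i\operatorname{rank}(M_i^2)\le n(2\log_2n+1)\le3n\log_2n$ for $n\ge2$.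
\end{proof}

For $n\le2$ no block of size $3$ fits, so $F(1)=1$ and $F(2)=6$. In general the argument loses exactly the nilpotent parts, and any counterexample must draw its rank from them.

\subsection*{The number of matrices}
The bound on $k$ is a rank argument: anticommutation says that a suitable $k\times k$ matrix, which factors through $\mathbb{C}^n$, is skew-symmetric off the diagonal, and the hypothesis $M_i^2\ne0$ makes its diagonal nonzero.

\begin{proof}[Proof of Theorem~\ref{thm:complements}(b)]
A vector space over an infinite field is not a finite union of proper subspaces. Applied to the kernels of the $M_i^2$, which are proper because $M_i^2\ne0$, this gives $v\in\mathbb{C}^n$ with $M_i^2v\ne0$ for all $i$. Applied in the dual space to the hyperplanes $\{\varphi:\varphi(M_i^2v)=0\}$, it gives a row vector $\varphi$ with $\varphi M_i^2v\ne0$ for all $i$. Let $K_{ij}=\varphi M_iM_jv$. Then $K$ is the product of the $k\times n$ matrix with rows $\varphi M_i$ and the $n\times k$ matrix with columns $M_jv$, so $\operatorname{rank}K\le n$. By anticommutation $K_{ij}+K_{ji}=0$ for $i\ne j$, so $K+K^T$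 is diagonal with nonzero entries $2\varphi M_i^2v$. Therefore $k=\operatorname{rank}(K+K^T)\le2\operatorname{rank}K\le2n$. In any anticommuting family at most $2n$ members have nonzero square, and each square has rank at most $n$; hence $F(n)\le2n^2$.
\end{proof}

\section{Three-step matrices and a rank problem}\label{sec:reduction}

By Theorem~\ref{thm:complements}(d), the simplest candidates for a counterexample have $M_i^3=0\ne M_i^2$. The simplest way to arrange this is to split the space into three layers, $V=\mathbb{C}^N\oplus W\oplus\mathbb{C}^N$, and let each matrix move vectors one layer forward: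
\begin{equation}\label{eq:threestep}
M_i(u,w,z)=(0,\ B_iu,\ C_iw),\qquad B_i:\mathbb{C}^N\to W,\quad C_i:W\to\mathbb{C}^N .
\end{equation}
Then $M_iM_j(u,w,z)=(0,0,C_iB_ju)$ and every product of three such matrices vanishes. The family anticommutes if and only if $C_iB_j+C_jB_i=0$ for $i\ne j$, and $\operatorname{rank}(M_i^2)=\operatorname{rank}(C_iB_i)$. We want many indices $i$, invertible maps $C_iB_i$, and a small middle layer $W$.

There are two easy ways to make $C_iB_j+C_jB_i$ vanish: both terms are zero, or the terms have the form $g_ig_j$ and $g_jg_i$ with $g_i,g_j$ anticommuting. The next lemma allows a different way for each pair. A scalar $G_{ij}$ in front of $g_ig_j$ switches off the pairs that do not anticommute, and the rank of the matrix $G$ determines the size of $W$.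

\begin{lemma}\label{lem:reduction}
Let $g_1,\dots,g_k\in\mathbb{C}^{N\times N}$ be invertible, and let $G\in\mathbb{C}^{k\times k}$ be a symmetric matrix of rank at most $r$ such that
\begin{enumerate}
\item[(i)] $G_{ii}\ne0$ for all $i$;
\item[(ii)] for all $i\ne j$, either $G_{ij}=0$ or $g_ig_j=-g_jg_i$.
\end{enumerate}
Then there are $k$ anticommuting matrices of the form~\eqref{eq:threestep} and of size $N(r+2)$ with $M_i^3=0$ and $\operatorname{rank}(M_i^2)=N$ for every $i$.
\end{lemma}

\begin{proof}
A matrix of rank at most $r$ factors as $G=PQ$ with $P$ of size $k\times r$ and $Q$ of size $r\times k$. Let $p_i$ be the rows of $P$ and $q_j$ the columns of $Q$, so that $p_iq_j=G_{ij}$. Take $W=\mathbb{C}^r\otimes\mathbb{C}^N$ and define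
\[
B_ju=q_j\otimes g_ju,\qquad C_i(y\otimes w)=(p_iy)\,g_iw\qquad(u,w\in\mathbb{C}^N,\ y\in\mathbb{C}^r).
\]
Then $\dim V=N(r+2)$ and $C_iB_j=G_{ij}\,g_ig_j$. By symmetry of $G$,
\[
C_iB_j+C_jB_i=G_{ij}\,(g_ig_j+g_jg_i),
\]
which vanishes for $i\ne j$ by~(ii). Finally $C_iB_i=G_{ii}g_i^2$ is invertible by~(i), so $\operatorname{rank}(M_i^2)=N$.
\end{proof}

With $n=N(r+2)$ the lemma produces the rank sum $Nk=n\cdot\frac{k}{r+2}$. To disprove the conjecture we need the ratio $k/(r+2)$ to grow faster than $\log n$.

\begin{example}\label{ex:blocks}
Let $N$ be a power of $2$ and let $\epsilon_1,\dots,\epsilon_L$ be anticommuting invertible $N\times N$ matrices, $L=2\log_2N+1$. Index by pairs $(t,a)\in[r]\times[L]$, put $g_{(t,a)}=\epsilon_a$, and let $G$ be block diagonal with $r$ all-ones blocks: $G_{(t,a),(t',a')}$ is $1$ if $t=t'$ and $0$ otherwise. Then $G$ has rank $r$, the lemma applies, and $k=rL$. For $N=1$ the matrix $G$ is the identity and we obtain $k=n-2$ matrices whose squares have rank one. For every $N$ and $r$ the ratio is $\frac{r}{r+2}L<2\log_2N+1$.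
\end{example}

No block diagonal $G$ with all-ones blocks does better: the rank of $G$ is the number of blocks, and by (ii) and Proposition~\ref{prop:inv} each block has at most $2\log_2N+1$ indices. To beat the conjecture, $G$ must be of low rank for a different reason.

\section{Intersection polynomials}\label{sec:construction}

We need many matrices $g_i$ in dimension $N$ with many anticommuting pairs, and a pattern of remaining pairs so regular that a low-rank $G$ can vanish on it. The products $e_A$ offer both: they are indexed by exponentially many sets, and by~\eqref{eq:sign} their commutation pattern depends only on sizes of sets and intersections. We use only sets of one fixed even size $s$. Evenness simplifies~\eqref{eq:sign} to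
\begin{equation}\label{eq:signeven}
e_Ae_B=(-1)^{|A\cap B|}e_Be_A\qquad(|A|=|B|=s),
\end{equation}
and the common size means that $|A\cap B|=s$ happens only for $A=B$, so the intersection size tells the diagonal from the rest. It is then natural to try $G_{AB}=f(|A\cap B|)$, which is automatically symmetric. The conditions of Lemma~\ref{lem:reduction} become
\begin{equation}\label{eq:fcond}
f(0)=f(2)=\dots=f(s-2)=0,\qquad f(s)\ne0,
\end{equation}
while the values of $f$ at odd integers are free.

\subsection*{The case $s=2$}
Here \eqref{eq:fcond} asks for $f(0)=0\ne f(2)$, and $f(x)=x$ will do. Take $m=4$ and order the six pairs as $12,34,13,24,14,23$. Pairs sharing a point give anticommuting matrices, for instance $e_{12}e_{13}=e_1e_2e_1e_3=-e_2e_3$ and $e_{13}e_{12}=e_1e_3e_1e_2=-e_3e_2=e_2e_3$. Disjoint pairs give commuting matrices, since $e_{12}$ passes $e_{34}$ at the cost of four signs. The matrix of intersection sizes is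
\[
G=\begin{pmatrix}
2&0&1&1&1&1\\
0&2&1&1&1&1\\
1&1&2&0&1&1\\
1&1&0&2&1&1\\
1&1&1&1&2&0\\
1&1&1&1&0&2
\end{pmatrix}.
\]
It vanishes exactly at the commuting pairs. Rows $1$ and $2$, rows $3$ and $4$, and rows $5$ and $6$ have the same sum, so the rank is at most $4$. The reason persists for all $m$: $|A\cap B|$ is the inner product of two indicator vectors in $\mathbb{C}^m$, so the $\binom m2\times\binom m2$ matrix $G$ has rank at most $m$. This shows the mechanism but not yet a gain: with $r=m$ the ratio $\binom m2/(m+2)$ is below $m/2=\log_2N$.

\subsection*{The case $s=4$}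
Now we need $f(0)=f(2)=0\ne f(4)$, so we take $f(x)=x(x-2)=2\binom x2-x$:
\[
\begin{array}{c|ccccc}
|A\cap B|&0&1&2&3&4\\ \hline
e_A,e_B&\text{commute}&\text{anticommute}&\text{commute}&\text{anticommute}&A=B\\
f(|A\cap B|)&0&-1&0&3&8
\end{array}
\]
The binomial form of $f$ bounds the rank. Indeed, $G_{AB}$ is twice the number of pairs in $A\cap B$ minus the number of points in $A\cap B$. Each point or pair $D\subseteq[m]$ contributes a multiple of the rank-one matrix whose $(A,B)$ entry is $1$ if $D\subseteq A$ and $D\subseteq B$, and $0$ otherwise. So we may take $r=m+\binom m2$, while $k=\binom m4$. As $m\to\infty$,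
\[
\frac{k}{r+2}\sim\frac{m^4/24}{m^2/2}=\frac{m^2}{12},\qquad\log_2n=\frac m2+\log_2(r+2)\sim\frac m2,
\]
so the rank sum is asymptotic to $\frac13n(\log_2n)^2$. This already contradicts the conjecture.

The source of the gain is now visible. Without the Clifford signs, say with all $g_A=1$, the polynomial would have to vanish at all of $0,1,\dots,s-1$; it would have degree at least $s$, and $G$ would be diagonal of full rank $k$. The signs dispose of the odd intersection sizes and halve the degree, so the rank is controlled by the number of sets of size at most $s/2$ rather than $s$.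

\subsection*{The general case}

\begin{proof}[Proof of Theorem~\ref{thm:construction}]
Index by the $k=\binom ms$ subsets $A\subseteq[m]$ of size $s$ and let $g_A=e_A\in\mathbb{C}^{N\times N}$. Let
\[
f(x)=\prod_{l=0}^{h-1}(x-2l),\qquad G_{AB}=f(|A\cap B|).
\]
The polynomial $f$ has degree $h$, its roots are $0,2,\dots,s-2$, and $f(s)\ne0$; so \eqref{eq:fcond} holds. We check the hypotheses of Lemma~\ref{lem:reduction}. The matrix $G$ is symmetric, and $G_{AA}=f(s)\ne0$. Let $A\ne B$, so that $|A\cap B|<s$. If $|A\cap B|$ is odd, then $e_Ae_B=-e_Be_A$ by~\eqref{eq:signeven}. If $|A\cap B|$ is even, then it lies in $\{0,2,\dots,s-2\}$ because $s$ is even, and $G_{AB}=0$.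

It remains to bound the rank. The polynomial $\binom xj=x(x-1)\cdots(x-j+1)/j!$ has degree $j$, so $\binom x0,\dots,\binom xh$ form a basis of the polynomials of degree at most $h$, and $f(x)=\sum_{j=0}^hc_j\binom xj$ for some constants $c_j$. Since $\binom{|A\cap B|}j$ is the number of $j$-element subsets $D$ of $A\cap B$,
\[
G_{AB}=\sum_{D\subseteq A\cap B,\ |D|\le h}c_{|D|}=\sum_{D\in\mathcal{D}}P_{AD}\,Q_{DB},
\]
where $\mathcal{D}$ is the family of the $r$ subsets $D\subseteq[m]$ with $|D|\le h$, the entry $P_{AD}$ is $c_{|D|}$ if $D\subseteq A$ and $0$ otherwise, and $Q_{DB}$ is $1$ if $D\subseteq B$ and $0$ otherwise. Thus $G=PQ$ has rank at most $r$, and Lemma~\ref{lem:reduction} gives the matrices.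
\end{proof}

The evenness of $m$ is used only to have Clifford generators of size $2^{m/2}$. The hypothesis $s\le m/2$ is not used in the proof; it marks the useful range, because replacing an even $s>m/2$ with $s<m$ by the even number $m-s$ keeps $\binom ms$ and decreases $r$.

\section{Growth of $F$}\label{sec:growth}

A fixed $s$ gains only a power of $\log n$, because $k$ is then polynomial in $m$ while $N$ is exponential. For a polynomial gain we let $s=\alpha m$ grow linearly. Then $k$ and $r$ are roughly $2^{H(\alpha)m}$ and $2^{H(\alpha/2)m}$, so the rank sum $Nk$ and the size $N(r+2)$ have exponential rates $\frac12+H(\alpha)$ and $\frac12+H(\alpha/2)$; their quotient is the exponent in Theorem~\ref{thm:complements}(a). The following standard estimates make this precise.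

\begin{lemma}\label{lem:entropy}
For integers $0<h\le m/2$ and $0<s<m$,
\[
\sum_{j=0}^h\binom mj\le2^{mH(h/m)},\qquad\binom ms\ge\frac{2^{mH(s/m)}}{m+1}.
\]
\end{lemma}

\begin{proof}
For an integer $0<a<m$ and $p=a/m$ we have $p^a(1-p)^{m-a}=2^{-mH(p)}$, and the terms $t_j=\binom mjp^j(1-p)^{m-j}$, $0\le j\le m$, sum to $1$. Take $a=h$. Since $p\le\frac12$, the quantity $p^j(1-p)^{m-j}$ is nonincreasing in $j$, so
\[
1\ge\sum_{j\le h}t_j\ge p^h(1-p)^{m-h}\sum_{j\le h}\binom mj=2^{-mH(h/m)}\sum_{j\le h}\binom mj .
\]
Take $a=s$. Then $t_{j+1}/t_j=\frac{m-j}{m-s}\cdot\frac{s}{j+1}$, which is at least $1$ for $j\le s-1$ and less than $1$ for $j\ge s$. So $t_s$ is the largest of $m+1$ terms with sum $1$, and $\binom ms2^{-mH(s/m)}=t_s\ge\frac1{m+1}$.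
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:complements}(a)]
Fix $\alpha\in(0,\frac12]$ and an even $m_0\ge2/\alpha$. For even $m\ge m_0$ let $s=2\lfloor\alpha m/2\rfloor$; then $2\le s\le\alpha m\le m/2$, and $s/m\to\alpha$, $h/m\to\alpha/2$. Let $D_m=N(r+2)\le3Nr$ and $S_m=N\binom ms$ be the size and the rank sum in Theorem~\ref{thm:construction}. Lemma~\ref{lem:entropy} and the continuity of $H$ give
\[
\log_2D_m\le\big(\tfrac12+H(\alpha/2)+o(1)\big)m,\qquad\log_2S_m\ge\big(\tfrac12+H(\alpha)+o(1)\big)m .
\]
For $n\ge D_{m_0}$ let $m=m(n)$ be the largest even integer $m\ge m_0$ with $D_m\le n$; it exists because $D_m\ge2^{m/2}$. We have $m(n)\to\infty$, since $n\ge D_{m'}$ implies $m(n)\ge m'$. By monotonicity $F(n)\ge F(D_m)\ge S_m$, and by maximality $n<D_{m+2}$. Hence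
\[
\frac{\log F(n)}{\log n}\ge\frac{\log_2S_m}{\log_2D_{m+2}}\ge\frac{\big(\frac12+H(\alpha)+o(1)\big)m}{\big(\frac12+H(\alpha/2)+o(1)\big)(m+2)},
\]
and the claim follows as $n\to\infty$.
\end{proof}

The exponent exceeds $1$ for every $\alpha$, because $H$ is increasing on $(0,\frac12]$. It tends to $1$ as $\alpha\to0$, and at $\alpha=\frac12$ it is below $1.15$, since $H(\frac12)=1$ and $H(\frac14)=2-\frac34\log_23>0.811$. The intermediate value $\alpha=\frac15$ gives the exponent $\theta\approx1.2610$ of Theorem~\ref{thm:disproof}. For this rational $\alpha$ we can keep $s/m$ exactly equal to $\alpha$, and the loss $n^{o(1)}$ shrinks to the factor $m+1$ of Lemma~\ref{lem:entropy}, which is of order $\log n$.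

Put $\beta=\frac12+H(\frac1{10})$ and $\gamma=\frac12+H(\frac15)$, so $\theta=\gamma/\beta$. From the definition,
\[
H(\tfrac15)=\tfrac15\log_25+\tfrac45\log_2\tfrac54=\log_25-\tfrac85,
\]
\[
H(\tfrac1{10})=\tfrac1{10}\log_210+\tfrac9{10}\log_2\tfrac{10}9=1+\log_25-\tfrac95\log_23 .
\]
From $2.3219<\log_25<2.3220$ and $1.58496<\log_23<1.58497$ we get $H(\frac15)>0.7219$ and $0.4689<H(\frac1{10})<0.46908$. Hence
\begin{equation}\label{eq:numerics}
\gamma>1.2219,\qquad0.9689<\beta<0.96908,\qquad\theta>1.26,
\end{equation}
the last because $1.26\cdot0.96908<1.2211<1.2219$. The construction gives a sparse sequence of sizes; the next lemma fills the gaps, at the cost of a constant factor since the bounds on the sizes form a geometric progression. We state it with a parameter $a$ so that it also serves Section~\ref{sec:cubes}.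

\begin{lemma}\label{lem:interpolate}
Let $a\ge1$ and let $\Phi$ be a nondecreasing function on the positive integers. Suppose that for every integer $q\ge1$ there is $n_q\le2^{a+10\beta q}$ with $\Phi(n_q)\ge2^{10\gamma q}/(10q+1)$. Then for all $n\ge2^{a+10\beta}$
\[
\Phi(n)\ge\frac{2^{-(a+10\beta)\theta}}{3}\cdot\frac{n^\theta}{\log_2n},
\]
and $\Phi(n)\ge n^{1.26}$ for all large $n$.
\end{lemma}

\begin{proof}
Let $q=\lfloor(\log_2n-a)/(10\beta)\rfloor\ge1$. Then $n_q\le2^{a+10\beta q}\le n<2^{a+10\beta(q+1)}$, so $2^{10\beta q}>n\,2^{-(a+10\beta)}$, and raising to the power $\theta$ gives $2^{10\gamma q}>n^\theta\,2^{-(a+10\beta)\theta}$. Also $10q+1\le\beta^{-1}\log_2n+1\le3\log_2n$, since $\beta>\frac12$ and $\log_2n\ge1$. Now $\Phi(n)\ge\Phi(n_q)\ge2^{10\gamma q}/(10q+1)$ yields the first claim. The second follows because $n^{\theta-1.26}/\log_2n\to\infty$ by~\eqref{eq:numerics}.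
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:disproof}]
For $q\ge1$ apply Theorem~\ref{thm:construction} with $m=10q$, $s=2q$, $h=q$, $N=2^{5q}$. By Lemma~\ref{lem:entropy}, and since $2\le2^{10qH(1/10)}$, the size and the rank sum satisfy
\begin{equation}\label{eq:family}
n_q\le2^{5q}\big(2^{10qH(1/10)}+2\big)\le2^{1+10\beta q},\qquad N\binom ms\ge\frac{2^{5q}\,2^{10qH(1/5)}}{10q+1}=\frac{2^{10\gamma q}}{10q+1}.
\end{equation}
Lemma~\ref{lem:interpolate} with $\Phi=F$ and $a=1$ gives the theorem with $c=2^{-(1+10\beta)\theta}/3$. Since $n^{1.26}/(n\log n)\to\infty$, no constant $C$ as in the conjecture exists.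
\end{proof}

The families behind this bound are those of Theorem~\ref{thm:construction} padded with zeros, so they satisfy $M_i^3=0$.

\section{Cubes}\label{sec:cubes}

By Theorem~\ref{thm:complements}(d) the conjectured bound holds for $n$-th powers, and one may hope to rescue it by replacing squares with cubes; the matrices built so far have zero cubes. To refute this too, we lengthen the Jordan blocks without disturbing anticommutation. Suppose that $T^2=0$ and that $T$ anticommutes with each of the anticommuting matrices $R_1,\dots,R_k$. For all $i,j$,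
\begin{align*}
&(R_i+T)(R_j+T)+(R_j+T)(R_i+T)\\
&\qquad=(R_iR_j+R_jR_i)+(R_iT+TR_i)+(R_jT+TR_j)+2T^2=R_iR_j+R_jR_i .
\end{align*}
So the matrices $R_i+T$ anticommute, $(R_i+T)^2=R_i^2$ (take $j=i$), and $(R_i+T)^3=R_i^3+R_i^2T$. We need such a $T$ with $R_i^2T$ of large rank. The three layers provide an invertible map anticommuting with the whole family, and tensoring it with a $2\times2$ nilpotent matrix makes its square zero at the cost of doubling the dimension.

\begin{proof}[Proof of Theorem~\ref{thm:complements}(c)]
Let $M_A$ be the matrices of Theorem~\ref{thm:construction}, acting on $V=\mathbb{C}^N\oplus W\oplus\mathbb{C}^N$ as in~\eqref{eq:threestep}, and let $\omega(u,w,z)=(u,-w,z)$. Then $\omega^2$ is the identity, and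
\[
\omega M_A(u,w,z)=(0,-B_Au,\ C_Aw)=-M_A\omega(u,w,z).
\]
On $V\otimes\mathbb{C}^2$ put $R_A=M_A\otimes I_2$ and $T=\omega\otimes E$ with $E=\left(\begin{smallmatrix}0&1\\0&0\end{smallmatrix}\right)$. The $R_A$ anticommute, $T^2=\omega^2\otimes E^2=0$, and $TR_A=\omega M_A\otimes E=-R_AT$. Hence the matrices $M'_A=R_A+T$ anticommute, and since $M_A^3=0$,
\[
(M'_A)^3=R_A^2T=M_A^2\omega\otimes E .
\]
The rank of a tensor product is the product of the ranks and $\omega$ is invertible, so $\operatorname{rank}\big((M'_A)^3\big)=\operatorname{rank}(M_A^2)=N$.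

Let $\Phi(n)$ be the maximum of $\sum_i\operatorname{rank}(M_i^3)$ over anticommuting families of $n\times n$ matrices. The maximum exists because the sums are integers bounded by $F(n)\le2n^2$, and $\Phi$ is nondecreasing by padding. With the parameters of~\eqref{eq:family}, the matrices $M'_A$ have size $2n_q\le2^{2+10\beta q}$ and show that $\Phi(2n_q)\ge2^{10\gamma q}/(10q+1)$. Lemma~\ref{lem:interpolate} with $a=2$ gives $\Phi(n)\ge n^{1.26}$ for all large $n$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Hrubes}
P.~Hrube\v{s}, \emph{On families of anticommuting matrices}.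

\bibitem{MO}
\emph{Guess the next polynoms in the sequence (MO vs.\ AI :), count anticommuting $Fp$-matrices, P.~Hrube\v{s} conjecture}, \texttt{https://mathoverflow.net/a/469903/10446}.

\end{thebibliography}
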